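\title{Minimal cupping characterizes the high computably enumerable degrees}

\begin{abstract}
A Turing degree $a\leqslant 0'$ has the minimal cupping property in $\mathcal D[\leqslant 0']$ if every degree $b$ with $a\leqslant b\leqslant 0'$ is the join of $a$ with a minimal degree $m<b$. All high degrees are known to have this property. We prove the converse for computably enumerable degrees, so that a computably enumerable degree is high if and only if it has the minimal cupping property in $\mathcal D[\leqslant 0']$. More strongly, if $a$ lies below a non-high computably enumerable degree, then there is $b$ with $a<b\leqslant 0'$ such that the degrees below $b$ and not below $a$ have no minimal element. The degree $b$ is obtained by joining $a$ with a set that is 1-generic relative to $a$.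
\end{abstract}

\section{The minimal cupping property}\label{sec:intro}

Let $\mathcal D$ be the Turing degrees with their usual ordering. We write $0$ for the degree of the computable sets, $a\vee b$ for the least upper bound of $a$ and $b$, $a'$ for the jump of $a$, and $\mathcal D[\leqslant 0']$ for the degrees below the degree $0'$ of the halting problem. The jump is monotone, so $a'\leqslant 0''$ whenever $a\leqslant 0'$; a degree $a\leqslant 0'$ is \emph{high} if its jump has the largest possible value, $a'=0''$. A degree is \emph{c.e.}\ if it contains a computably enumerable set. A degree $m$ is \emph{minimal} if $m>0$ and no degree lies strictly between $0$ and $m$.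

\begin{definition}\label{def:mincup}
A degree $a$ satisfies the \emph{minimal cupping property} (\emph{mincup}) if for every $b\geqslant a$ there is a minimal degree $m<b$ with $a\vee m=b$. It satisfies mincup \emph{in $\mathcal D[\leqslant 0']$} if this holds for every $b$ with $a\leqslant b\leqslant 0'$.
\end{definition}

The property says that $a$ can be raised to any prescribed degree above it by adding a degree with nothing nontrivial below it. The degree $0$ fails it, since $0\vee m=m<b$, and a minimal degree $a$ fails it at $b=a$. The property is closed upward: if $a\leqslant c\leqslant b$ and $a\vee m=b$, then $c\vee m=b$. Highness also fails at $0$ and is closed upward in $\mathcal D[\leqslant 0']$. So both properties express that a degree is large among the degrees below $0'$, and one implication between them is known: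
\begin{equation}\label{eq:known}
\text{in $\mathcal D[\leqslant 0']$, every high degree satisfies mincup.}
\end{equation}
We use \eqref{eq:known} as a known result and do not reprove it. Highness is defined through the jump, while mincup mentions only the ordering, so a converse of \eqref{eq:known} describes highness in order-theoretic terms. Conjecture~16.1 of \cite{search} asserts the converse for c.e.\ degrees: \emph{in $\mathcal D[\leqslant 0']$, a c.e.\ degree is high if and only if it satisfies mincup.} We prove this conjecture.

For degrees $a<b$ put
\[
S(a,b)=\{x\leqslant b : x\not\leqslant a\}.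
\]
A \emph{minimal element} of $S(a,b)$ is a member with no other member strictly below it. Two observations connect this set with mincup.
\begin{itemize}
\item[(O1)] If $a\vee m=b$, then $m\in S(a,b)$, since $m\leqslant a$ would give $b=a$.
\item[(O2)] A minimal degree $m\in S(a,b)$ is a minimal element of $S(a,b)$, since the only degree strictly below $m$ is $0$, and $0\leqslant a$.
\end{itemize}

\begin{theorem}\label{thm:main}
For a c.e.\ degree $a$ the following are equivalent:
\begin{itemize}
\item[(i)] $a$ is high;
\item[(ii)] $a$ satisfies mincup in $\mathcal D[\leqslant 0']$;
\item[(iii)] for every $b$ with $a<b\leqslant 0'$ there is a minimal degree $m\leqslant b$ with $m\not\leqslant a$;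
\item[(iv)] for every $b$ with $a<b\leqslant 0'$ the set $S(a,b)$ has a minimal element.
\end{itemize}
\end{theorem}

Because mincup is closed upward, its failure at a non-high c.e.\ degree passes to every degree below. The stronger failure of (iv) holds for all these degrees as well.

\begin{theorem}\label{thm:b}
Let $a$ be a degree, not necessarily c.e., that is bounded by some non-high c.e.\ degree. Then there is $b$ with $a<b\leqslant 0'$, itself below a non-high c.e.\ degree, such that $S(a,b)$ has no minimal element. In particular no minimal $m\leqslant b$ satisfies $m\not\leqslant a$, so no minimal $m$ satisfies $a\vee m=b$. Hence $a$ fails mincup, both in $\mathcal D[\leqslant 0']$ and in $\mathcal D$. If $a$ is c.e.\ and not high, then $b$ can be chosen with $b'=a'$.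
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:b}]
The implication (i)$\Rightarrow$(ii) is \eqref{eq:known}, (ii)$\Rightarrow$(iii) is (O1), and (iii)$\Rightarrow$(iv) is (O2). If $a$ is c.e.\ and not high, then $a$ is bounded by a non-high c.e.\ degree, namely itself, and Theorem~\ref{thm:b} shows that (iv) fails.
\end{proof}

Theorem~\ref{thm:b} asks for a degree $b>a$ such that every degree in $S(a,b)$ can be lowered without falling below $a$. Generic sets are natural candidates, because a generic set splits into halves that carry independent information (Example~\ref{ex:model}).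

\begin{definition}\label{def:generic}
A set $G$, viewed as an infinite binary sequence, is \emph{1-generic relative to $A$} if for every set $W$ of finite binary strings that is c.e.\ in $A$ there is an initial segment $\gamma$ of $G$ such that $\gamma\in W$ or no extension of $\gamma$ is in $W$.
\end{definition}

We take for $b$ the degree of $A\oplus G$. The core of the paper is the following theorem, which lowers not only $G$ but every set computed by $A\oplus G$ and not by $A$.

\begin{theorem}\label{thm:key}
Let $A\leqslant_T D$ with $D$ c.e.\ and not high, and let $G\leqslant_T D$ be 1-generic relative to $A$. If $M\leqslant_T A\oplus G$ and $M\not\leqslant_T A$, then there is $X<_T M$ with $X\not\leqslant_T A$. In particular $M$ is not of minimal degree.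
\end{theorem}

Section~\ref{sec:tools} collects the standard tools, and Section~\ref{sec:model} treats the case $M=G$ by hand. Sections~\ref{sec:branch}--\ref{sec:true} prove Theorem~\ref{thm:key}. Section~\ref{sec:generic} constructs the generic set, and Section~\ref{sec:final} derives Theorem~\ref{thm:b}.

\section{Strings, approximations and domination}\label{sec:tools}

\subsection*{Strings and functionals}
Strings are finite and binary, and sets are identified with infinite binary sequences. For strings, $\sigma\subseteq\tau$ means that $\sigma$ is an initial segment of $\tau$; we then say that $\tau$ \emph{extends} $\sigma$, equality being allowed. For a set $Z$, $\sigma\subset Z$ means that $\sigma$ is an initial segment of $Z$, and $Z{\upharpoonright}n$ is the initial segment of length $n$. The length of $\sigma$ is $|\sigma|$, and $\sigma0$, $\sigma1$ are its one-bit extensions. Two strings are \emph{compatible} if one extends the other and \emph{incompatible} otherwise. Incompatible strings differ at a position where both are defined, so their extensions are again incompatible. The join $A\oplus G$ has the bits of $A$ at even positions and those of $G$ at odd positions, and $\alpha\oplus\gamma$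 is defined in the same way for strings of equal length.

Let $(\Theta_j)_{j\in\omega}$ be an effective list of all Turing functionals, that is, oracle machines. For a string $\rho$, $\Theta_j^\rho(p){\downarrow}$ means that the computation on input $p$ halts and queries only numbers below $|\rho|$. Such a computation is unchanged when $\rho$ is replaced by a string or set that extends it. Conversely, if $\Theta_j^Z(p)$ halts, then $\Theta_j^{Z{\upharpoonright}n}(p){\downarrow}$ for all large $n$. A set is called high if its degree is, and ``$A$-c.e.''\ means c.e.\ in $A$.

\subsection*{Genericity}
Definition~\ref{def:generic} will be used in the following form.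
\begin{itemize}
\item[(G)] If $W$ is $A$-c.e.\ and contains no initial segment of $G$, then there is $r$ such that no extension of $G{\upharpoonright}r$ lies in $W$.
\end{itemize}
For a first use, $G\not\leqslant_T A$: if $G\leqslant_T A$, then $W=\{\gamma:\gamma\not\subset G\}$ is $A$-computable and contains no initial segment of $G$, but every string has an extension in $W$.

\subsection*{Approximations with a modulus}
A set below a c.e.\ set $D$ has a computable approximation whose settling time is computable from $D$.

\begin{lemma}[Modulus Lemma]\label{lem:modulus}
Let $D$ be c.e.\ and $A,G\leqslant_T D$. There are uniformly computable sequences of sets $(A_s)$, $(G_s)$ and a nondecreasing function $\mu\leqslant_T D$ such that $A_s{\upharpoonright}n=A{\upharpoonright}n$ and $G_s{\upharpoonright}n=G{\upharpoonright}n$ for all $s\geqslant\mu(n)$.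
\end{lemma}

\begin{proof}
Let $(D_s)$ be a computable enumeration of $D$ by increasing finite sets, and let $A=\Gamma^D$, $G=\Lambda^D$. Put $A_s(i)=1$ if $\Gamma^{D_s}(i)$ halts within $s$ steps with output $1$, and $A_s(i)=0$ otherwise; define $G_s$ from $\Lambda$ in the same way. Let $\mu(n)$ be the least $s$ such that for all $i<n$ the computations $\Gamma^{D_s}(i)$ and $\Lambda^{D_s}(i)$ halt within $s$ steps and $D_s$ agrees with $D$ on every number they query. All large $s$ have this property, $D$ can test it, and it becomes stronger as $n$ grows; so $\mu$ is total, $D$-computable and nondecreasing. For $t\geqslant s=\mu(n)$ we have $D_s\subseteq D_t\subseteq D$ as sets, so $D_t$ agrees with $D_s$ and $D$ on the queried numbers and the computations persist with the correct outputs.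
\end{proof}

\subsection*{Two published theorems}
A function $f$ \emph{dominates} $h$ if $f(n)\geqslant h(n)$ for all but finitely many $n$.

\begin{theorem}[Martin \cite{martin}]\label{thm:martin}
$D'\geqslant_T\emptyset''$ if and only if some $f\leqslant_T D$ dominates all total computable functions.
\end{theorem}

Thus if $D\leqslant_T\emptyset'$ is not high, then for each $f\leqslant_T D$ there is a computable $h$ with $h(n)>f(n)$ for infinitely many $n$. This is the only consequence of non-highness in the proof of Theorem~\ref{thm:key}.

\begin{theorem}[Robinson's jump interpolation theorem \cite{robinson}]\label{thm:robinson}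
If $c<d$ are c.e.\ degrees and $s\geqslant c'$ is c.e.\ in $d$, then there is a c.e.\ degree $e$ with $c<e<d$ and $e'=s$.
\end{theorem}

\section{The case $M=G$}\label{sec:model}

\begin{example}\label{ex:model}
Let $G$ be 1-generic relative to $A$ and let $X$ be its even half, $X(n)=G(2n)$. We show that $X<_T G$ and $X\not\leqslant_T A$. For a string $\gamma$ let $\Psi(\gamma)=\gamma(0)\gamma(2)\gamma(4)\cdots$ be the string of its bits at even positions; then $\Psi(\gamma)\subset X$ when $\gamma\subset G$.

Suppose $X\leqslant_T A$. Then $W=\{\gamma:\Psi(\gamma)\not\subset X\}$ is $A$-computable and contains no initial segment of $G$. Take $r$ as in (G), an even $p\geqslant r$, and let $\gamma$ be $G{\upharpoonright}(p+1)$ with the bit at $p$ changed. Then $\gamma\supseteq G{\upharpoonright}r$ and $\gamma\in W$, a contradiction.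

Suppose $G=\Theta^X$. Then $W=\{\gamma:\Theta^{\Psi(\gamma)}(p){\downarrow}\neq\gamma(p)\text{ for some }p<|\gamma|\}$ is c.e.\ and contains no initial segment of $G$. Take $r$ as in (G), an odd $p\geqslant r$, and $n>p$ with $\Theta^{\Psi(G{\upharpoonright}n)}(p){\downarrow}=G(p)$. Let $\gamma$ be $G{\upharpoonright}n$ with the bit at $p$ changed. Then $\Psi(\gamma)=\Psi(G{\upharpoonright}n)$, so $\gamma\in W$, and $\gamma\supseteq G{\upharpoonright}r$, a contradiction.
\end{example}

Both arguments have the same form. A hypothesis about $X$ yields an $A$-c.e.\ set $W$ of strings on which the hypothesis visibly fails. By (G) the set $W$ has no member above some $G{\upharpoonright}r$, but $\Psi$ is designed so that members of $W$ branch off $G$ arbitrarily late. Two kinds of branches were used: a \emph{spare} string whose $\Psi$-value is incompatible with $X$, and a pair of \emph{twins}, two strings that differ at a position $p$ and share a $\Psi$-value $\rho$ with $\Theta^\rho(p){\downarrow}$. In the example one twin was an initial segment of $G$, but this is not needed. The number $\Theta^\rho(p)$ cannot equal both bits at $p$, so one twin lies in $W$ in any case; it is enough that both extend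 $G{\upharpoonright}r$.

Now let $M=\Phi^{A\oplus G}$ be arbitrary. We want $X=\Psi^M$, so $\Psi$ acts on possible initial segments of $M$, that is, on the values that $\Phi$ takes on oracles $A\oplus\gamma$. Three difficulties appear.
\begin{enumerate}
\item These values need not branch at predictable positions. Spares and twins have to be found by a search, and their $\Psi$-values have to be assigned one at a time.
\item The values depend on $A$, but $\Psi$ may not consult $A$: a functional with access to $A$ gives only $X\leqslant_T A\oplus M$. For instance, let $A$ be infinite and $M=A\cap G$. Branching occurs only at positions in $A$, and the natural half of $M$, its restriction to every second element of $A$, is defined with the help of $A$.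
\item The branches must leave $G$ arbitrarily late, and $G$ is not available either.
\end{enumerate}
So $\Psi$ has to work with the approximations $A_s$ and $G_s$. It will often act on wrong guesses, and it must stay consistent when it does. It must also guess correctly infinitely often, and here the non-highness of $D$ enters: the time needed to see a correct system of branches is a function computable from $D$, so a computable waiting time exceeds it infinitely often.

\section{Branching and timing}\label{sec:branch}

Fix $A,D,G,M$ as in Theorem~\ref{thm:key}, a functional $\Phi$ with $M=\Phi^{A\oplus G}$, and $A_s,G_s,\mu$ as in Lemma~\ref{lem:modulus}.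

We first turn $\Phi$ into a computable map on strings. For $|\alpha|=|\gamma|=q$ let $\Phi(\alpha,\gamma)$ be the longest string $\sigma$ with $|\sigma|\leqslant q$ such that for each $i<|\sigma|$ the computation of $\Phi$ on input $i$ with oracle $\alpha\oplus\gamma$ halts within $q$ steps, queries only numbers below $2q$, and outputs $\sigma(i)\in\{0,1\}$. This map is computable. It is monotone: if $\alpha\subseteq\alpha'$ and $\gamma\subseteq\gamma'$, then the computations counted for $(\alpha,\gamma)$ also count for $(\alpha',\gamma')$, so $\Phi(\alpha,\gamma)\subseteq\Phi(\alpha',\gamma')$. Put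
\[
\hat\Phi(\gamma)=\Phi(A{\upharpoonright}|\gamma|,\gamma).
\]
Then $\hat\Phi$ is $A$-computable and monotone, $|\hat\Phi(\gamma)|\leqslant|\gamma|$, and $M=\bigcup_n\hat\Phi(G{\upharpoonright}n)$.

The hypothesis $M\not\leqslant_T A$ guarantees as many late branches as we like.

\begin{lemma}\label{lem:branch}
For every $n$ there are $q$ and $2n+2$ strings of length $q$ extending $G{\upharpoonright}n$, one of them $G{\upharpoonright}q$, whose $\hat\Phi$-values are pairwise incompatible and all extend $M{\upharpoonright}n$.
\end{lemma}

\begin{proof}
First, for each $r$ there is $\gamma\supseteq G{\upharpoonright}r$ with $\hat\Phi(\gamma)\not\subset M$. Otherwise $A$ computes $M(i)$ by searching for any $\gamma\supseteq G{\upharpoonright}r$ with $|\hat\Phi(\gamma)|>i$ and reading off $\hat\Phi(\gamma)(i)$; the search ends because long initial segments of $G$ qualify. This contradicts $M\not\leqslant_T A$.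

Choose $r_1\geqslant n$ with $|\hat\Phi(G{\upharpoonright}r_1)|\geqslant n$. Given $r_l$, choose $\gamma_l\supseteq G{\upharpoonright}r_l$ with $\hat\Phi(\gamma_l)\not\subset M$, and then $r_{l+1}>r_l$ with $|\hat\Phi(G{\upharpoonright}r_{l+1})|\geqslant|\hat\Phi(\gamma_l)|$. The string $\hat\Phi(G{\upharpoonright}r_{l+1})$ is an initial segment of $M$ at least as long as $\hat\Phi(\gamma_l)$, so the two are incompatible. By monotonicity $\hat\Phi(\gamma_l)$ is incompatible with $\hat\Phi(\gamma)$ for every $\gamma\supseteq G{\upharpoonright}r_{l+1}$, in particular for $\gamma=\gamma_{l'}$ with $l'>l$ and for $\gamma=G{\upharpoonright}q$ with $q\geqslant r_{l+1}$. Take $q\geqslant r_{2n+2}$ at least as large as $|\gamma_1|,\dots,|\gamma_{2n+1}|$ and extend each of these strings to length $q$ in any way. The $\hat\Phi$-values only grow, so together with $\hat\Phi(G{\upharpoonright}q)$ they remain pairwise incompatible, and all extend $\hat\Phi(G{\upharpoonright}r_1)\supseteq M{\upharpoonright}n$.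
\end{proof}

Let $F(n)$ be the least $q$ as in Lemma~\ref{lem:branch}; note $F(n)\geqslant n$. Whether a given $q$ works is a finite question about $A{\upharpoonright}q$, $G{\upharpoonright}q$ and $M{\upharpoonright}n$, so $F\leqslant_T A\oplus G\leqslant_T D$. Define
\[
f(n)=\max_{m\leqslant n}\ \max\{F(m),\mu(F(m))\}.
\]
Then $f\leqslant_T D$ is nondecreasing. A computable search above level $n$ that is allowed length and time $f(n)$ sees a correct system of branches, on approximations that have already settled.

To keep wrong guesses under control, the construction will proceed in layers $g(0)<g(1)<\cdots$: step $k$ uses only strings with lengths between $g(k-1)$ and $g(k)$, and it reads the approximations at stage $g(k)$. Step $k$ therefore starts at the level where step $k-1$ ended, and it succeeds when $g(k)\geqslant f(g(k-1))$. Martin's theorem gives a computable $h$ that exceeds $f$ at infinitely many arguments, but we need this at arguments that are values of $g$ itself. Iterating $h$ and skipping every second value achieves this.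

\begin{lemma}\label{lem:timing}
There is a strictly increasing computable function $g$ with $g(0)\geqslant1$ and $g(k)\geqslant f(g(k-1))$ for infinitely many $k\geqslant1$.
\end{lemma}

\begin{proof}
Since $D$ is not high, Theorem~\ref{thm:martin} gives a computable $h$ with $h(n)>f(n)$ for infinitely many $n$. Replacing $h(n)$ by $n+1+\max_{m\leqslant n}h(m)$, we may assume that $h$ is strictly increasing and $h(n)>n$. Let $g_0(0)=1$ and $g_0(k+1)=h(g_0(k))$. If $h(n)>f(n)$ and $g_0(k)\leqslant n<g_0(k+1)$, then
\[
g_0(k+2)=h(g_0(k+1))\geqslant h(n)>f(n)\geqslant f(g_0(k)).
\]
The finite intervals $[g_0(k),g_0(k+1))$ cover all $n\geqslant1$, so $g_0(k+2)>f(g_0(k))$ for infinitely many $k$, hence for infinitely many $k$ of one parity $e\in\{0,1\}$. Let $g(i)=g_0(2i+e)$.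
\end{proof}

Fix such a $g$. Since $g(0)\geqslant1$ and $g$ is strictly increasing, $g(k-1)\geqslant k$.

\section{The functional $\Psi$}\label{sec:psi}

We enumerate a set $\Psi$ of \emph{axioms} $(\sigma,x)$, where $\sigma$ and $x$ are strings. The axiom $(\sigma,x)$ promises that on every oracle extending $\sigma$ the output extends $x$; we call $x$ its \emph{value}. A set of axioms is \emph{consistent} if any two axioms $(\sigma,x)$, $(\sigma',x')$ with $\sigma,\sigma'$ compatible have $x,x'$ compatible.

Step $k$ believes its approximations. It looks for a system of branches as in Lemma~\ref{lem:branch}, consisting of a \emph{trunk} (the current guess at an initial segment of $M$), a spare, and a pair of twins for each $\Theta_j$ with $j<k$. The trunk and the spare receive incompatible values at once. A pair of twins has to wait until a string $\rho$ with $\Theta_j^\rho(p){\downarrow}$ shows up, and this creates the only danger to consistency. If a later step guesses that $M$ passes through a waiting twin, it enumerates axioms above that twin, and these may disagree with the $\rho$ found afterward. In that situation we give up the pair.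

\subsection*{Step $k\geqslant1$, part 1}
Call $q$ a \emph{candidate} if $g(k-1)\leqslant q\leqslant g(k)$ and, with $\alpha=A_{g(k)}{\upharpoonright}q$ and $\delta=G_{g(k)}{\upharpoonright}q$, there are strings $\gamma^*$ and $\gamma^0_j,\gamma^1_j$ $(j<k)$ of length $q$ extending $\delta{\upharpoonright}g(k-1)$ such that the $2k+2$ strings
\[
\Phi(\alpha,\delta),\qquad \Phi(\alpha,\gamma^*),\qquad \Phi(\alpha,\gamma^i_j)\quad(j<k,\ i<2)
\]
are pairwise incompatible and have a common initial segment of length $g(k-1)$. If there is no candidate, step $k$ is \emph{void}; go to part 2. Otherwise let $q_k$ be the least candidate, with $\alpha_k,\delta_k$ the corresponding strings, and let $\gamma_k^*,\gamma^i_{k,j}$ be the first suitable tuple in a fixed effective order. The \emph{strings of step $k$} are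
\[
\sigma_k=\Phi(\alpha_k,\delta_k)\ \text{(trunk)},\quad
\sigma_k^*=\Phi(\alpha_k,\gamma_k^*)\ \text{(spare)},\quad
\sigma^i_{k,j}=\Phi(\alpha_k,\gamma^i_{k,j})\ \text{(twins)}.
\]
Let $\tau_k$ be their common initial segment of length $g(k-1)$, and let $x_k$ be the union of the values $x$ of all axioms $(\sigma,x)$ with $\sigma\subseteq\tau_k$ enumerated before step $k$. This is the output already promised above $\tau_k$; it is a string by Lemma~\ref{lem:consistent}. Now do the following.
\begin{itemize}
\item Enumerate $(\sigma_k,x_k0)$ and $(\sigma_k^*,x_k1)$.
\item \emph{Cancel} every active pair created at an earlier step that has a twin which is an initial segment of $\tau_k$. A canceled pair is never active again.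
\item For each $j<k$ create an \emph{active pair} $(k,j)$ with twins $\sigma^0_{k,j},\sigma^1_{k,j}$, and let $p_{k,j}$ be the least position at which the twins differ.
\end{itemize}

\subsection*{Step $k\geqslant1$, part 2}
Treat the active pairs $(l,j)$, $l\leqslant k$, one after another. If there is $\rho\supseteq x_l$ with $|\rho|\leqslant k$ such that $\Theta_j^\rho(p_{l,j}){\downarrow}$ within $k$ steps, take the first such $\rho$, enumerate $(\sigma^0_{l,j},\rho)$ and $(\sigma^1_{l,j},\rho)$, and declare the pair \emph{finished}; it is never active again.

\medskip
Each step is a finite computable search, so $\Psi$ is c.e. Every axiom is enumerated for a string of some step $k$, and its value extends $x_k$. Each string of step $k$ receives at most one axiom, during step $k$ if it is the trunk or the spare, and when its pair is finished if it is a twin. Strings of step $k$ extend $\tau_k$ and have length at most $q_k\leqslant g(k)$. For non-void $k'>k$ we have $g(k)\leqslant g(k'-1)=|\tau_{k'}|$, and this gives the property for which the layers were introduced.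
\begin{itemize}
\item[(L)] If $k<k'$ and a string $\sigma$ of step $k$ is compatible with a string $\sigma'$ of step $k'$, then $\sigma\subseteq\tau_{k'}$.
\end{itemize}
Indeed $|\sigma|\leqslant|\tau_{k'}|\leqslant|\sigma'|$, so $\sigma$ and $\tau_{k'}$ are both initial segments of $\sigma'$ and $\sigma$ is the shorter one.

\begin{lemma}\label{lem:consistent}
The set $\Psi$ is consistent, and each $x_k$ is a string.
\end{lemma}

\begin{proof}
We show by induction that the finite set of axioms enumerated up to any moment is consistent. Then $x_k$ is a union of finitely many pairwise compatible strings, hence a string. Let $(\sigma,y)$ be enumerated during step $t$ for a string $\sigma$ of step $k\leqslant t$, so $y\supseteq x_k$. Let $(\sigma',y')$ be an axiom enumerated earlier, during step $t'\leqslant t$, for a string $\sigma'$ of step $k'\leqslant t'$, and suppose that $\sigma$ and $\sigma'$ are compatible. We show $y'\subseteq x_k$, which suffices.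

\emph{Case $k'=k$.} The strings of step $k$ are pairwise incompatible, so $\sigma'=\sigma$. This is impossible, since $\sigma$ receives only one axiom.

\emph{Case $k'>k$.} Then $t\geqslant k'>k$, so $\sigma$ is a twin whose pair is still active in part 2 of step $t$, and hence was active and not canceled in part 1 of step $k'$. But $\sigma\subseteq\tau_{k'}$ by (L), so the pair was canceled there. This case does not occur.

\emph{Case $k'<k$.} By (L), $\sigma'\subseteq\tau_k$. If $t'\geqslant k$, then $\sigma'$ is a twin whose pair is still active in part 2 of step $t'$, although part 1 of step $k$ cancels it; this is impossible. So $t'<k$, and $y'\subseteq x_k$ by the definition of $x_k$.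
\end{proof}

By Lemma~\ref{lem:consistent} the values of the axioms on initial segments of $M$ are pairwise compatible, and we may define
\[
X=\bigcup\{x:(\sigma,x)\in\Psi,\ \sigma\subset M\}.
\]
At this point $X$ might still be a finite string.

\section{True steps}\label{sec:true}

A step whose guess happens to be correct at stage $g(k)$ is not yet useful: a later step might follow a wrong approximation through one of its twins and cancel the pair. We need steps whose data are correct and stay correct.

\begin{definition}
Step $k$ is \emph{true} if it is not void and $A_s{\upharpoonright}q_k=A{\upharpoonright}q_k$ and $G_s{\upharpoonright}q_k=G{\upharpoonright}q_k$ for all $s\geqslant g(k)$.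
\end{definition}

\begin{lemma}\label{lem:true}
\begin{itemize}
\item[(a)] There are infinitely many true steps.
\item[(b)] If $k$ is true, then $\sigma_k=\hat\Phi(G{\upharpoonright}q_k)\subset M$, the string $x_k0$ is an initial segment of $X$, $\sigma_k^*=\hat\Phi(\gamma_k^*)$, $\sigma^i_{k,j}=\hat\Phi(\gamma^i_{k,j})$, and the strings $\gamma_k^*$, $\gamma^i_{k,j}$ extend $G{\upharpoonright}g(k-1)$.
\item[(c)] If $k$ is true and $k'>k$ is not void, then $\sigma_k\subseteq\tau_{k'}$.
\item[(d)] A pair created at a true step is never canceled.
\item[(e)] $X$ is infinite, and $X\leqslant_T M$.
\end{itemize}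
\end{lemma}

\begin{proof}
(a) By Lemma~\ref{lem:timing} it suffices to show that $k$ is true when $g(k)\geqslant f(g(k-1))$. Let $n=g(k-1)$ and $\bar q=F(n)$. Then $n\leqslant\bar q\leqslant g(k)$ and $\mu(\bar q)\leqslant g(k)$, so $A_s$ and $G_s$ are correct below $\bar q$ for all $s\geqslant g(k)$. For $q=\bar q$, part 1 of step $k$ therefore has $\alpha=A{\upharpoonright}\bar q$ and $\delta=G{\upharpoonright}\bar q$, and $\Phi(\alpha,\cdot)$ coincides with $\hat\Phi$ on strings of length $\bar q$. Lemma~\ref{lem:branch} provides $2n+1\geqslant 2k+1$ strings besides $G{\upharpoonright}\bar q$, all extending $G{\upharpoonright}n$, with pairwise incompatible values that extend $M{\upharpoonright}n$. So $\bar q$ is a candidate, step $k$ is not void, $q_k\leqslant\bar q$, and $k$ is true.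

(b) Here $\alpha_k=A{\upharpoonright}q_k$ and $\delta_k=G{\upharpoonright}q_k$, which gives all statements about $\hat\Phi$ and the $\gamma$'s. The axiom $(\sigma_k,x_k0)$ with $\sigma_k\subset M$ shows that $X$ extends $x_k0$.

(c) We have $q_{k'}\geqslant g(k'-1)\geqslant g(k)\geqslant q_k$, and $A_{g(k')},G_{g(k')}$ are correct below $q_k$ because $g(k')\geqslant g(k)$. Hence $\alpha_{k'}\supseteq\alpha_k$ and $\delta_{k'}\supseteq\delta_k$, and monotonicity gives $\sigma_{k'}\supseteq\sigma_k$. Now (L) yields $\sigma_k\subseteq\tau_{k'}$.

(d) The twins of a true step $k$ are incompatible with $\sigma_k$, so by (c) none of them is an initial segment of $\tau_{k'}$ for $k'>k$.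

(e) If $k<k'$ are true, then $\sigma_k\subseteq\tau_{k'}$ by (c) and $(\sigma_k,x_k0)$ was enumerated before step $k'$, so $x_k0\subseteq x_{k'}$. Thus $|x_k|\to\infty$ along true steps, and $X$ is infinite by (a) and (b). To compute $X(n)$ from $M$, enumerate $\Psi$ until an axiom $(\sigma,x)$ with $\sigma\subset M$ and $|x|>n$ appears, and output $x(n)$.
\end{proof}

Figure~\ref{fig:step} shows a true step. Its twins lie off the path that all later steps follow, so the pairs for different $\Theta_j$ interact neither with each other nor with $X$, and no priority ordering among the $\Theta_j$ is needed. It remains to repeat the two arguments of Example~\ref{ex:model}.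

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85]
\draw[dashed] (-5,1) -- (4,1) node[right] {$g(k-1)$};
\draw[dashed] (-5,4) -- (4,4) node[right] {$g(k)$};
\draw[very thick,->] (0,0) -- (0,5.5) node[right] {$M$};
\draw (0,1.3) -- (-2.4,2.1) -- (-3.8,3);
\draw (-2.4,2.1) -- (-1.8,3);
\draw (0,1.9) -- (2.6,2.6);
\fill (0,1) circle (2pt) node[below right] {$\tau_k$};
\fill (-3.8,3) circle (2pt) node[above] {$\sigma^0_{k,j}\mapsto\rho$};
\fill (-1.8,3) circle (2pt) node[above] {$\sigma^1_{k,j}\mapsto\rho$};
\fill (0,3.4) circle (2pt) node[right] {$\sigma_k\mapsto x_k0$};
\fill (2.6,2.6) circle (2pt) node[below right] {$\sigma^*_k\mapsto x_k1$};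
\fill (0,4.7) circle (2pt) node[right] {$\tau_{k'}$};
\end{tikzpicture}
\caption{A true step $k$ in the tree of binary strings; height is length, and $\sigma\mapsto x$ stands for the axiom $(\sigma,x)$. The trunk $\sigma_k$ is an initial segment of $M$. The spare $\sigma_k^*$ receives a value incompatible with that of the trunk. The twins $\sigma^0_{k,j},\sigma^1_{k,j}$ (one of the $k$ pairs is shown) receive a common value $\rho\supseteq x_k$ once $\Theta_j^\rho$ is seen to converge at a position where they differ. Every later non-void step $k'$ works above a string $\tau_{k'}$ that extends the trunk.}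
\label{fig:step}
\end{figure}

\begin{proof}[Proof of Theorem~\ref{thm:key}]
We have $X\leqslant_T M$ by Lemma~\ref{lem:true}(e). Note that if $\gamma\subset G$, $(\sigma,x)\in\Psi$ and $\sigma\subseteq\hat\Phi(\gamma)$, then $\sigma\subset M$ and so $x\subset X$.

\emph{$X\not\leqslant_T A$.} Suppose $X\leqslant_T A$ and let
\[
W=\{\gamma:\text{some }(\sigma,x)\in\Psi\text{ has }\sigma\subseteq\hat\Phi(\gamma)\text{ and }x\not\subset X\}.
\]
This set is $A$-c.e., since $\Psi$ is c.e.\ and $\hat\Phi$ and $X$ are $A$-computable, and it contains no initial segment of $G$. Take $r$ as in (G) and a true step $k$ with $g(k-1)\geqslant r$. By Lemma~\ref{lem:true}(b), $\gamma_k^*\supseteq G{\upharpoonright}r$ and $\hat\Phi(\gamma_k^*)=\sigma_k^*$. The axiom $(\sigma_k^*,x_k1)$ is in $\Psi$, and $x_k1\not\subset X$ because $x_k0\subset X$. So $\gamma_k^*\in W$, a contradiction.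

\emph{$M\not\leqslant_T X$.} Suppose $M=\Theta_j^X$ and let $W$ be the set of $\gamma$ for which there are $(\sigma,\rho)\in\Psi$ and $p<|\hat\Phi(\gamma)|$ with
\[
\sigma\subseteq\hat\Phi(\gamma)\qquad\text{and}\qquad\Theta_j^\rho(p){\downarrow}\neq\hat\Phi(\gamma)(p).
\]
This set is $A$-c.e. If $\gamma\subset G$, then every such $\rho$ is an initial segment of $X$, so $\Theta_j^\rho(p){\downarrow}$ implies $\Theta_j^\rho(p)=M(p)=\hat\Phi(\gamma)(p)$, and $\gamma\notin W$. Take $r$ as in (G) and a true step $k>j$ with $g(k-1)\geqslant r$. Consider the pair $(k,j)$ and let $p=p_{k,j}$. Since $x_k\subset X$ and $\Theta_j^X(p)$ halts, a long initial segment $\rho_0$ of $X$ satisfies $\rho_0\supseteq x_k$ and $\Theta_j^{\rho_0}(p){\downarrow}$. At any step $t\geqslant k$ that exceeds $|\rho_0|$ and the running time of this computation, part 2 finishes the pair if it is still active. The pair is never canceled by Lemma~\ref{lem:true}(d), so it is finished at some step: there is $\rho$ with $(\sigma^0_{k,j},\rho),(\sigma^1_{k,j},\rho)\in\Psi$ and $\Theta_j^\rho(p){\downarrow}=c$. The twins differ at $p$, so $\sigma^i_{k,j}(p)\neq c$ for some $i$. Since $\hat\Phi(\gamma^i_{k,j})=\sigma^i_{k,j}$, we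 get $\gamma^i_{k,j}\in W$, while $\gamma^i_{k,j}\supseteq G{\upharpoonright}r$. This is a contradiction.

Hence $X<_T M$ and $X\not\leqslant_T A$. In particular $X$ is not computable, so its degree lies strictly between $0$ and the degree of $M$.
\end{proof}

\begin{remark}[The hypotheses]\label{rem:hyp}
The assumption $M\not\leqslant_T A$ is used only in Lemma~\ref{lem:branch}; without it the conclusion is impossible, as $X\leqslant_T M\leqslant_T A$. Genericity is used only in the two final arguments. The assumptions that $A,G\leqslant_T D$ and that $D$ is c.e.\ make $F$ and the modulus $\mu$ computable from $D$. For arbitrary sets below $\emptyset'$, Lemma~\ref{lem:modulus} applies only with $\emptyset'$ in place of $D$, and $\emptyset'$ is high, so Theorem~\ref{thm:martin} gives no computable function to wait for.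

Non-highness is used only in Lemma~\ref{lem:timing}, and it cannot be dropped. Theorem~\ref{thm:robinson} with $c=0$, $d=0'$, $s=0''$ gives a high c.e.\ degree $a<0'$. Let $A\in a$ and $D=\emptyset'$, and let $G\leqslant_T D$ be 1-generic relative to $A$ (Lemma~\ref{lem:generic} below). The degree $b$ of $A\oplus G$ satisfies $a<b\leqslant0'$, so \eqref{eq:known} and (O1) give a set $M\leqslant_T A\oplus G$ of minimal degree with $M\not\leqslant_T A$.
\end{remark}

\section{A generic set below a c.e.\ set}\label{sec:generic}

To apply Theorem~\ref{thm:key} we need a set $G\leqslant_T D$ that is 1-generic relative to $A$. This is impossible if $D\equiv_T A$, because $G\not\leqslant_T A$. For c.e.\ $D$ there is no other obstruction, by the relativization of a standard permitting argument.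

\begin{lemma}\label{lem:generic}
If $D$ is c.e.\ and $A<_T D$, then there is $G\leqslant_T D$ that is 1-generic relative to $A$.
\end{lemma}

We build $G$ as the limit of an $A$-computable sequence $H_s$, and we allow a change at positions $\geqslant n$ only when a number below $n$ enters $D$. This keeps $G$ computable from $A\oplus D$. If a requirement always sees a string it would like to move to but never receives permission, then $A$ learns that $D$ has stopped changing on longer and longer initial segments, and so computes $D$.

\begin{proof}
Let $(W_e)$ list the $A$-c.e.\ sets of strings, with uniformly $A$-computable enumerations by increasing finite sets $W_{e,s}$, and let $(D_s)$ be a computable enumeration of $D$ by increasing finite sets. The requirement $R_e$ asks that $G$ satisfy Definition~\ref{def:generic} for $W_e$. At each stage $R_e$ is marked satisfied or unsatisfied and has a restraint $r_e$.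

\emph{Construction, computable in $A$.} Let $H_0=0^\omega$, with every $R_e$ unsatisfied and $r_e=0$. At stage $s+1$, say that $R_e$ \emph{requires attention} if $e\leqslant s$, $R_e$ is unsatisfied, and there are $n$ and $\tau$ such that
\[
\max_{i<e}r_i\leqslant n\leqslant s,\qquad D_{s+1}{\upharpoonright}n\neq D_s{\upharpoonright}n,\qquad \tau\in W_{e,s},\qquad \tau\supseteq H_s{\upharpoonright}n.
\]
If no requirement requires attention, let $H_{s+1}=H_s$. Otherwise the least such $R_e$ \emph{acts} via the first such $n,\tau$: let $H_{s+1}=\tau0^\omega$, set $r_e=|\tau|$, mark $R_e$ satisfied, and for $i>e$ set $r_i=0$ and mark $R_i$ unsatisfied. Between two actions of $R_e$ some $R_i$ with $i<e$ must act, so by induction each $R_e$ acts finitely often.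

\emph{The limit is computable from $D$.} We claim:
\begin{equation}\label{eq:permit}
D_{s+1}{\upharpoonright}m=D_s{\upharpoonright}m\quad\Longrightarrow\quad H_{s+1}{\upharpoonright}m=H_s{\upharpoonright}m.
\end{equation}
An action via $n,\tau$ preserves $H_s{\upharpoonright}n$ and needs $D_{s+1}{\upharpoonright}n\neq D_s{\upharpoonright}n$. Under the hypothesis of \eqref{eq:permit} this forces $n>m$, so $H_s{\upharpoonright}m$ is preserved. Therefore $G=\lim_sH_s$ exists, and $G{\upharpoonright}m=H_s{\upharpoonright}m$ for any $s$ with $D_s{\upharpoonright}m=D{\upharpoonright}m$. Thus $G\leqslant_T A\oplus D\equiv_T D$.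

\emph{Genericity.} Fix $e$ and a stage $s_0\geqslant e$ after which no $R_i$ with $i\leqslant e$ acts. Suppose first that $R_e$ is satisfied at stage $s_0$, its last action being via $n,\tau$. After that action only requirements $R_i$ with $i>e$ act, each via some number $\geqslant r_e=|\tau|$, so $\tau$ remains an initial segment of $H_s$. Hence $\tau\subset G$ and $\tau\in W_e$.

Otherwise $R_e$ is unsatisfied from stage $s_0$ on. We show that some $\gamma\subset G$ has no extension in $W_e$. Suppose not, and let $r$ be the final value of $\max_{i<e}r_i$, reached by stage $s_0$. Given $n\geqslant r$, the oracle $A$ searches for $s\geqslant\max(s_0,n)$ and $\tau\in W_{e,s}$ with $\tau\supseteq H_s{\upharpoonright}n$. The search succeeds, since $H_s{\upharpoonright}n=G{\upharpoonright}n$ for large $s$ and $G{\upharpoonright}n$ has an extension in $W_e$. If $D_{s+1}{\upharpoonright}n\neq D_s{\upharpoonright}n$, then $R_e$ requires attention at stage $s+1$ and some $R_i$ with $i\leqslant e$ acts, contrary to the choice of $s_0$. So $D_{s+1}{\upharpoonright}n=D_s{\upharpoonright}n$, and $H_{s+1}{\upharpoonright}n=H_s{\upharpoonright}n$ by \eqref{eq:permit}. The pair $s+1,\tau$ then has the same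 properties as $s,\tau$, and by induction $D{\upharpoonright}n=D_s{\upharpoonright}n$. This computes $D$ from $A$, contradicting $A<_T D$.
\end{proof}

\section{Degrees below a non-high c.e.\ degree}\label{sec:final}

Lemma~\ref{lem:generic} needs a c.e.\ set strictly above $A$, and Theorem~\ref{thm:key} needs this set to be non-high. Robinson's theorem provides room above $a$ without raising the jump.

\begin{proof}[Proof of Theorem~\ref{thm:b}]
Let $a\leqslant d_0$ with $d_0$ c.e.\ and not high; if $a$ itself is c.e.\ and not high, take $d_0=a$. Since $0'$ is high, $d_0<0'$. The degree $d_0'$ is c.e.\ in $d_0$, hence in $0'$. Theorem~\ref{thm:robinson}, applied to the interval from $d_0$ to $0'$ with $s=d_0'$, gives a c.e.\ degree $d$ with $d_0<d<0'$ and $d'=d_0'<0''$. So $d$ is not high, and $a<d$.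

Let $A\in a$ and let $D\in d$ be c.e. Take $G\leqslant_T D$ as in Lemma~\ref{lem:generic} and let $b$ be the degree of $A\oplus G$. Then $a<b\leqslant d<0'$, where $a<b$ holds because $G\not\leqslant_T A$. Let $x\in S(a,b)$ and $M\in x$. Then $M\leqslant_T A\oplus G$ and $M\not\leqslant_T A$, so Theorem~\ref{thm:key} gives a degree $y<x$ with $y\not\leqslant a$, and $y\in S(a,b)$. Thus $S(a,b)$ has no minimal element. By (O2) it contains no minimal degree, and by (O1) no minimal $m$ satisfies $a\vee m=b$. Since $a\leqslant b\leqslant0'$, the degree $b$ witnesses the failure of mincup both in $\mathcal D[\leqslant0']$ and in $\mathcal D$. Finally, if $a$ is c.e.\ and not high, then $d_0=a$ and $a'\leqslant b'\leqslant d'=a'$.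
\end{proof}

\begin{thebibliography}{9}

\bibitem{martin}
Martin, 1966.

\bibitem{robinson}
R.~W. Robinson, \emph{Jump restricted interpolation in the recursively enumerable degrees}, Ann.\ of Math.\ 93 (1971).

\bibitem{search}
\emph{The search for natural definability in the Turing degrees},
\texttt{https://\allowbreak sage-cnpereading-com-443.\allowbreak web.bisu.edu.cn/\allowbreak doi/\allowbreak 10.3233/\allowbreak COM-170068}, doi:10.3233/com-170068.

\end{thebibliography}
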